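# Nested families of open sets and embeddings into Euclidean space

## 1. A fan of open sets in the plane

For real $q$ let
$$\beta_q(s)=\begin{cases}\tfrac12|s|+q-\tfrac12,& q>\tfrac12,\\ q|s|,&|q|\le\tfrac12,\\ -\tfrac12|s|+q+\tfrac12,& q<-\tfrac12,\end{cases}\qquad U_q=\{x\in\mathbb R^2: x_1>\beta_q(x_2)\},$$
and consider three families of open subsets of the plane: the sets $U_q$, the half-planes $\{x_2>q\}$, and the half-planes $\{x_1+x_2<q\}$, with $q\in\mathbb R$. For $|q|\le\frac12$ the boundaries of the $U_q$ are bent lines that all pass through the origin, like the ribs of a fan. If $q<q'$, then $\beta_q\le\beta_{q'}$, so $U_{q'}\subseteq U_q$: within each family, any two members are comparable by inclusion.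

Finite intersections of members of the three families form a base of the plane. To see this, let $a\in\mathbb R^2$ and $\varepsilon>0$. For fixed $s$ the function $q\mapsto\beta_q(s)$ is continuous and takes all real values, so there is a $q$ with $\beta_q(a_2)=a_1-\frac\varepsilon2$. Consider the neighborhood
$$U_q\cap\{x_2>a_2-\varepsilon\}\cap\{x_1+x_2<a_1+a_2+\varepsilon\}$$
of $a$, and write $r=x_1-a_1$, $s=x_2-a_2$ for a point $x$ in it. Since $\beta_q$ is $\frac12$-Lipschitz, $r>-\frac\varepsilon2-\frac12|s|$; also $s>-\varepsilon$ and $r+s<\varepsilon$. If $s\ge0$, then $-\frac\varepsilon2-\frac s2<r<\varepsilon-s$, which forces $s<3\varepsilon$ and $-2\varepsilon<r<\varepsilon$. If $s<0$, then $|s|<\varepsilon$ and $-\varepsilon<r<2\varepsilon$. So the neighborhood is contained in a box of size proportional to $\varepsilon$.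

Three nested families generate the topology of the two-dimensional plane. With the half-planes $\{x_1>q\}$ in place of the fan this would be no surprise, and those half-planes have an additional property: if $q<q'$, the *closure* of $\{x_1>q'\}$ lies in $\{x_1>q\}$. The fan does not have it. For $-\frac12\le q<q'\le\frac12$ the origin lies in $\overline{U_{q'}}$ but not in $U_q$. Does it matter?

**Definition.** Let $X$ be a topological space. For $U,V\subseteq X$ write $U\sqsubseteq V$ if $\overline U\subseteq V$. A collection of open sets is *totally ordered by $\sqsubseteq$* if for any two distinct members $U,V$ we have $U\sqsubseteq V$ or $V\sqsubseteq U$. It is *totally ordered by $\subseteq$*, or *nested*, or a *nest*, if for any two members $U,V$ we have $U\subseteq V$ or $V\subseteq U$. The topology of $X$ has a *subbasis generated by* the collections $\mathcal C_1,\dots,\mathcal C_k$ if $\mathcal C_1\cup\dots\cup\mathcal C_k$ is a subbasis, that is, if the finite intersections of its members (including the empty intersection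 $X$) form a base.

A theorem of Deák (1980) says: for every $n\ge1$, a separable metrizable space is homeomorphic to a subset of $\mathbb R^n$ if and only if its topology has a subbasis generated by $\le n+1$ collections of open sets, each totally ordered by $\sqsubseteq$. The question, taken from the MathOverflow page https://mathoverflow.net/questions/357445/which-topological-spaces-admit-embeddings-into-euclidean-spaces, is whether $\sqsubseteq$ can be replaced by plain inclusion. The conjecture says that it can; its case $n=1$ is stated there as known, and the problem asks about $n\ge2$. The conjecture is true, and the proof below is the same for all $n\ge1$.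

**Theorem 1.** Let $n\ge1$ and let $X$ be a separable metrizable space. Then $X$ is homeomorphic to a subset of $\mathbb R^n$ if and only if its topology has a subbasis generated by $\le n+1$ collections of open sets, each totally ordered by $\subseteq$. In particular, the conjecture holds for every $n\ge 2$.

**Proof of "only if".** Let $X\subseteq\mathbb R^n$. Take the traces on $X$ of the $n+1$ families $\{x_i>q\}_{q\in\mathbb R}$ $(1\le i\le n)$ and $\{\sum_ix_i<q\}_{q\in\mathbb R}$. They are nested and open. If $x_i>a_i-\varepsilon$ for all $i$ and $\sum_i x_i<\sum_i a_i+\varepsilon$, then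
$$x_i-a_i=\sum_j(x_j-a_j)-\sum_{j\ne i}(x_j-a_j)<\varepsilon+(n-1)\varepsilon ,$$
so $|x_i-a_i|<(n+1)\varepsilon$ for all $i$. Hence they generate the topology. $\square$

The rest of these notes proves "if". We use the following textbook facts. A function $g:X\to\mathbb R$ is *lower semicontinuous* (lsc) if all sets $\{g>c\}$ are open; then $x_j\to x$ implies $\liminf g(x_j)\ge g(x)$. The indicator of an open set is lsc, and so are finite sums with nonnegative coefficients and suprema of lsc functions. *Invariance of domain*: an injective continuous map from an open subset of $\mathbb R^n$ to $\mathbb R^n$ is a homeomorphism onto an open set.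

## 2. One nest, and the rational rays of an interval

What can a single nest do? Suppose one nest $\mathcal C$ generates the topology of a metrizable space, and let $x\ne y$. Some $U\in\mathcal C$ contains $x$ and not $y$, and some $V\in\mathcal C$ contains $y$ and not $x$. Then $U$ and $V$ are incomparable, which is impossible. So $X$ has at most one point. The mechanism will return: in a space generated by nests, if every member containing $x$ also contains $y$, then $y$ lies in every neighborhood of $x$, so $y=x$.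

Now two nests. Let $X=[0,1]$, let $\mathcal C_1$ consist of the sets $(q,1]$ with $q\in\mathbb Q\cap[0,1)$, and $\mathcal C_2$ of the sets $[0,q)$ with $q\in\mathbb Q\cap(0,1]$. To turn a nest into a coordinate, give its members positive weights with finite sum, and let the coordinate of $x$ be the total weight of the members containing $x$. With weights $c_q$ and $c'_q$ this gives
$$f_1(x)=\sum_{r<x}c_r,\qquad f_2(x)=\sum_{r>x}c'_r .$$
Each increases as $x$ moves deeper into its nest. At an irrational $x$ both are continuous. At a rational $q\in(0,1)$ put $f(q)=(a,b)$. As $x\downarrow q$, $f(x)\to(a+c_q,b)$; as $x\uparrow q$, $f(x)\to(a,b+c'_q)$. So $f$ maps $[0,1]$ into a descending staircase in the plane, with a jump at every rational. Over a rational $q\in(0,1)$ sits an L: the segments from $(a,b)$ to $(a+c_q,b)$ and to $(a,b+c'_q)$. The map $f$ is far from continuous, but if we add the L's to the image and shrink each L to a point, we get the interval back. The widths of the L's are exactly the weights. The proof makes this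 picture work in all dimensions.

## 3. Coding the nests by semicontinuous functions

Let the topology of $X$ have a subbasis generated by at most $n+1$ nests. Add empty collections so that there are exactly $n+1$, called $\mathcal C_1,\dots,\mathcal C_{n+1}$. If $X$ has at most one point there is nothing to prove, so let $X$ have at least two points; then not all $\mathcal C_i$ are empty, since otherwise $\emptyset$ and $X$ would be the only open sets.

**Reduction to countable nests.** We want to sum weights, so we first make the nests countable. Every base $\mathcal A$ of a second countable space contains a countable base: fix a countable base $\mathcal B$, and for each pair $B,B'\in\mathcal B$ for which some $A\in\mathcal A$ satisfies $B\subseteq A\subseteq B'$, choose one such $A$; the chosen sets form a base. Apply this to the base of finite intersections of members of the $\mathcal C_i$. Only countably many members occur in the chosen intersections, and they form a subbasis. So we may assume that all $\mathcal C_i$ are countable.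 A set that belongs to two collections is treated as a separate member of each.

**Coordinates.** Choose weights $c_U>0$ $(U\in\mathcal C_i)$ with $s_i:=\sum_{U\in\mathcal C_i}c_U\le1$, and put
$$f_i(x)=\sum_{U\in\mathcal C_i,\;x\in U}c_U,\qquad q_U=\sum_{U'\in\mathcal C_i,\;U'\supsetneq U}c_{U'},\qquad f=(f_1,\dots,f_{n+1}).\tag{1}$$
The interval $(q_U,q_U+c_U)$ is called the *gap* of $U$.

We write $\le$ for the coordinatewise order on $\mathbb R^{n+1}$, and $z\gg z'$ if $z_i>z'_i$ for all $i$. Let $\mathbf 1=(1,\dots,1)$, let $|\cdot|$ be the sup norm on $\mathbb R^{n+1}$, let $d$ be a metric for $X$, and let $N(A,\varrho)$ be the open $\varrho$-neighborhood of $A$.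

**Lemma 2.** (i) Each $f_i$ is lsc. (ii) For $U\in\mathcal C_i$: if $x\in U$, then $f_i(x)\ge q_U+c_U$; if $x\notin U$, then $f_i(x)\le q_U$. (iii) The gaps of the members of $\mathcal C_i$ are pairwise disjoint subintervals of $[0,s_i]$ of total length $s_i$, and $f_i(X)$ misses them. (iv) The sets $N_\varepsilon(x)=\{y:f(y)\gg f(x)-\varepsilon\mathbf 1\}$, $\varepsilon>0$, are open and form a neighborhood base at $x$.

*Proof.* (i) $f_i$ is a supremum of finite sums of positive multiples of indicators of open sets. (ii) If $x\in U$, then $x$ lies in every $U'\supseteq U$. If $x\notin U$, then a member $U'$ containing $x$ is not contained in $U$, so $U'\supsetneq U$ by nestedness. (iii) Clearly $q_U+c_U\le s_i$. If $U\subsetneq U'$, then all members counted in $q_{U'}$, and also $U'$, are counted in $q_U$, so $q_U\ge q_{U'}+c_{U'}$; this gives disjointness. The lengths add up to $s_i$ by definition, and $f_i$ misses the gaps by (ii). (iv) $N_\varepsilon(x)$ is open by (i). Let $O\ni x$ be open and $x\in U_1\cap\dots\cap U_m\subseteq O$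 with $U_l$ in the collections; let $0<\varepsilon\le\min_lc_{U_l}$. If $y\notin U_l\in\mathcal C_i$, then $f_i(y)\le q_{U_l}\le f_i(x)-c_{U_l}\le f_i(x)-\varepsilon$ by (ii), so $y\notin N_\varepsilon(x)$. Hence $N_\varepsilon(x)\subseteq O$. $\square$

**The fan has an incurable jump.** In the example of Section 1, use only rational $q$ in the three families; the computation there still works, because $q$ only has to satisfy $\beta_q(a_2)\in(a_1-\varepsilon,a_1)$ and the slightly weaker bound $r>-\varepsilon-\frac12|s|$ is enough to keep the neighborhood in a box of size proportional to $\varepsilon$. Let $x=(t|x_2|,x_2)$ with $x_2\ne0$ and $|t|\le\frac12$. Then $x\in U_q$ if and only if $q<t$: this is immediate for $|q|\le\frac12$, while $\beta_q(x_2)<-\frac12|x_2|$ for $q<-\frac12$ and $\beta_q(x_2)>\frac12|x_2|$ for $q>\frac12$. So $f_1(x)=\sum_{q<t}c_q$ for all such $x$, however close to the origin, while $f_1(0)=\sum_{q<-1/2}c_q$. Whatever the weights, $f_1$ has different limits along different rays at the origin. The next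 section collects all such limits.

## 4. The compact set over a point

Let $Y=\overline{f(X)}\subseteq\mathbb R^{n+1}$, a compact set, and for $x\in X$ put
$$K_x=\{k\in Y:k\ge f(x)\},\qquad H_x=\{z:f(x)\le z\le k\text{ for some }k\in K_x\}.\tag{2}$$
Both contain $f(x)$, both are compact, and $H_x\subseteq\prod_i[0,s_i]$. In the interval example, for rational $q\in(0,1)$ the set $K_q$ consists of the corner and the two ends of the L over $q$, and $H_q$ is the L; for irrational $x$, $H_x$ is the point $f(x)$. (This uses the next lemma: the points of $K_x$ are limits of $f(x_j)$ with $x_j\to x$.)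

**Lemma 3.** If $f(x_j)\to k\ge f(x)$, then $x_j\to x$. If $x_j\to x$ and $f(x_j)\to k$, then $k\ge f(x)$. Consequently each $k\in K_x$ is a limit of some $f(x_j)$ with $x_j\to x$.

*Proof.* If $f(x_j)\to k\ge f(x)$ and $\varepsilon>0$, then eventually $f(x_j)\gg k-\varepsilon\mathbf 1\ge f(x)-\varepsilon\mathbf 1$, so $x_j\in N_\varepsilon(x)$; use Lemma 2(iv). The second statement is lower semicontinuity. For the third, $k\in Y$ is a limit of some $f(x_j)$, and $x_j\to x$ by the first. $\square$

**Lemma 4.** If $z\in H_x$, $z'\in H_{x'}$ and $z\le z'$, then $x=x'$. In particular the sets $H_x$ are pairwise disjoint.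

*Proof.* For some $k'\in K_{x'}$ we have $f(x)\le z\le z'\le k'$, so $k'\in K_x\cap K_{x'}$. A sequence with $f(x_j)\to k'$ converges to both $x$ and $x'$ by Lemma 3. $\square$

**Lemma 5.** (i) If $z_j\in H_{x_j}$ and $z_j\to z\ge f(x)$, then $x_j\to x$ and $z\in H_x$. (ii) If $x_j\to x$ and $z_j\in H_{x_j}$, then all cluster points of $(z_j)$ lie in $H_x$.

*Proof.* Let $z_j\le k_j\in K_{x_j}$, and by Lemma 3 choose $y_j$ with $d(y_j,x_j)<1/j$ and $|f(y_j)-k_j|<1/j$.

(ii) Let $z$ be a cluster point. Pass to a subsequence with $z_j\to z$, $k_j\to k$ and $f(x_j)\to a$. Then $y_j\to x$ and $f(y_j)\to k$, so $k\in Y$ and $k\ge f(x)$, that is, $k\in K_x$. Also $a\ge f(x)$. As $f(x_j)\le z_j\le k_j$, we get $f(x)\le a\le z\le k$, so $z\in H_x$.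

(i) If $x_j\not\to x$, pass to a subsequence with $d(x_j,x)\ge\delta>0$ and $k_j\to k$. Then $k\ge z\ge f(x)$ and $f(y_j)\to k$, so $y_j\to x$ by Lemma 3, hence $x_j\to x$, a contradiction. Now $z\in H_x$ by (ii). $\square$

Let $Z=\bigcup_xH_x$, a bounded set.

**Corollary 6.**
1. The map $\rho:Z\to X$ with $\rho(H_x)=\{x\}$ is well defined and continuous.
2. If $W\supseteq H_x$ is open, then $H_y\subseteq W$ for all $y$ near $x$.
3. If $H_{y_j}$ meets $N(H_x,1/j)$ for all $j$, then $y_j\to x$.

*Proof.* 1: Lemma 4 and Lemma 5(i). 2: Otherwise there are $y_j\to x$ and $z_j\in H_{y_j}\setminus W$; the bounded sequence $(z_j)$ has a cluster point, which lies in $H_x$ by Lemma 5(ii) and outside $W$, a contradiction. 3: Otherwise, along a subsequence, $d(y_j,x)\ge\delta>0$. Points $z_j\in H_{y_j}\cap N(H_x,1/j)$ have a cluster point in the compact set $H_x$, and Lemma 5(i) gives $y_j\to x$ along a further subsequence, a contradiction. $\square$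

## 5. A hypersurface that contains all the $H_x$

The sets $H_x$ lie in $\mathbb R^{n+1}$, one dimension too high. But Lemma 4 forbids comparable points in different $H_x$. As on the descending staircase, this places everything on the graph of a function. Let
$$t(z)=\max_{y\in Y}\min_i(z_i-y_i),\qquad \Sigma=\{z:t(z)=0\}.\tag{3}$$
The function $t$ is monotone and 1-Lipschitz, $t(z+s\mathbf 1)=t(z)+s$, and $z\gg z'$ implies $t(z)>t(z')$ (because then $z\ge z'+s\mathbf 1$ for some $s>0$). So $\Sigma$ is closed and contains no two points $z\gg z'$. Let $E=\mathbb R^{n+1}/\mathbb R\mathbf 1\cong\mathbb R^n$ with the norm $|[z]|=\min_s|z+s\mathbf 1|\le|z|$.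

**Lemma 7.** The map $\Sigma\to E$, $z\mapsto[z]$, is a homeomorphism, and $Y\subseteq\Sigma$, $H_x\subseteq\Sigma$ for all $x$.

*Proof.* The inverse is $[z]\mapsto z-t(z)\mathbf 1$, which is well defined and continuous. Clearly $t\ge0$ on $Y$. If $t(y)>0$ for some $y\in Y$, then $y\gg y'$ for some $y'\in Y$, and by approximation $f(x)\gg f(x')$ for some $x,x'$. Lemma 4, applied to $f(x')\le f(x)$, gives $x=x'$, which is absurd. So $t=0$ on $Y$. If $f(x)\le z\le k\in K_x$, then $0=t(f(x))\le t(z)\le t(k)=0$. $\square$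

**Conventions.** We identify $\Sigma$ with $E$ via $z\mapsto[z]$. Thus $H_x$ and $Z$ are also bounded subsets of $E$, and the topological statements of Lemma 5 and Corollary 6 hold in $E$ too; in Corollary 6(3) the neighborhoods may be taken in $E$, with the same proof. For $z\notin\Sigma$, $[z]$ still denotes its class. Distances between points of $\mathbb R^{n+1}$ are in the sup norm, distances in $E$ in the norm of $E$. Since $|[z]-[z']|\le|z-z'|$, upper bounds pass from $\mathbb R^{n+1}$ to $E$; this is the only direction we use.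

**The direct map, and where it fails.** The first thing to try is $x\mapsto[f(x)]\in E\cong\mathbb R^n$. It is injective by Lemmas 4 and 7. Its inverse is continuous: if $[f(x_j)]\to[f(x)]$, then $f(x_j)\to f(x)$ by Lemma 7, and $x_j\to x$ by Lemma 3. But the map itself is continuous only where $f$ is. In the interval example its image is even disconnected, since $f_1$ skips every gap; in the fan example it is discontinuous at the origin for every choice of weights. What we do have is the continuous map $\rho:Z\to X$ from a subset of $E$, with compact fibers $H_x$. So we look for a continuous map $Z\to E$ that is constant on each $H_x$ and separates different $H_x$ well enough to give an embedding of $X$. We obtain it, in the manner of Bing's shrinking arguments, as a limit of embeddings of open neighborhoods of $Z$ that make all $H_x$ smaller and smaller.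

**Definition.** An *admissible* map is a continuous injective map $\varphi:\Omega\to E$ with $\Omega\subseteq E$ open and $\Omega\supseteq Z$. By invariance of domain, it is a homeomorphism onto an open set.

## 6. The width of $H_x$ consists of gaps

Why should the $H_x$ be shrinkable inside $E$? Fix $i$ and $V\in\mathcal C_i$, and write $(q,q+\ell)$ for its gap. Let $\partial V=\overline V\setminus V$ and
$$\tau(t)=\min\bigl(1,\max(0,(t-q)/\ell)\bigr),\qquad H_y^+=H_y\cap\{z_i>q\}.$$
So $\ell\tau(t)$ is $0$ for $t\le q$, equals $t-q$ on the gap, and is $\ell$ above it.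

**Lemma 8.**
1. If $y\in V$, then $H_y\subseteq\{z_i\ge q+\ell\}$.
2. If $y\notin\overline V$, then $H_y\subseteq\{z_i\le q\}$.
3. If $y\in\partial V$, then $f_i(y)\le q$, and some $k\in K_y$ has $k_i\ge q+\ell$.
4. $Y\cap\{q<z_i<q+\ell\}=\emptyset$.

*Proof.* 1: $f_i(y)\ge q+\ell$ by Lemma 2(ii). 2: Each $k\in K_y$ is a limit of $f(x_j)$ with $x_j\to y$ (Lemma 3). Eventually $x_j\notin V$, so $f_i(x_j)\le q$ and $k_i\le q$. 3: $y\notin V$ gives $f_i(y)\le q$; take for $k$ a cluster point of $f(x_j)$ with $V\ni x_j\to y$, which is in $K_y$ by Lemma 3. 4: $f_i(X)$ misses the open gap, hence so do the $i$-th coordinates of limits. $\square$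

Consequently, if $x\notin\partial V$, then the interval hull of $\{z_i:z\in H_x\}$ misses the gap of $V$. The gaps fill $[0,s_i]$ up to length zero, so the $i$-width of $H_x$ is at most $\sum\{c_V:V\in\mathcal C_i,\ x\in\partial V\}$. To shrink $H_x$ it suffices to squeeze out the gaps of those $V$ that have $x$ on their boundary. And there is a direction in which to squeeze:

**Lemma 9.** If $y\notin V$, $z\in H_y$ and $\theta\in[0,1]$, then $z-\theta\ell\tau(z_i)e_i\in H_y$.

*Proof.* The point is $\le z$, so it is below an element of $K_y$. If $z_i\le q$, it equals $z$. If $z_i>q$, its $i$-th coordinate is at least $z_i-\min(\ell,z_i-q)\ge q\ge f_i(y)$, so the point is $\ge f(y)$. $\square$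

Pushing down along $e_i$ with $\theta$ close to $1$ nearly removes the gap from $H_y$ for $y\in\partial V$, without leaving $H_y$. What remains is to do this for one gap by a self-map of $E$ that is injective and does little elsewhere (Section 7), then for many gaps in the right order (Section 8), then infinitely often (Section 9).

## 7. Pushing across one gap

Keep $i$, $V$, $(q,q+\ell)$ and $\tau$. Write $z=(z_i,w)$ with $w=w(z)\in\mathbb R^n$ the remaining coordinates. The lemma constructs the push for the points of a closed set $S'\subseteq\partial V$. The factor $\lambda$ tells what fraction of the full push a point receives. On $H_y$, $y\in S'$, it should be almost $1$; far away it must be $0$; and for $y$ in between we want it *nearly constant on $H_y^+$*, so that on each single $H_y$ the push is nearly a map that acts coordinatewise. This last requirement keeps later estimates under control.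

**Lemma 10.** Let $S'\subseteq\partial V$ be nonempty and closed in $X$, $\mu\in(0,1)$, $r:S'\to(0,1)$ any function, and $E_0\subseteq E$ open with $\bigcup_{x\in S'}H_x\subseteq E_0$. There are an injective $h:E\to E$, continuous on an open $\Omega\supseteq Z$, with $h=\mathrm{id}$ off $E_0$, and a function $\lambda:E\to[0,1)$, such that
$$h([z])=[z-\ell\tau(z_i)\lambda(z)e_i]\qquad(z\in Z)\tag{4}$$
(where $\lambda(z)$ means $\lambda([z])$), and the following holds. Call $y\in X$ of *type I* if $y\notin S'$ and $h=\mathrm{id}$ on $H_y$, and of *type II* otherwise.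
1. If $y\notin\overline V$, then $y$ is of type I.
2. If $y$ is of type II, there are $\theta_y\in[0,1)$ with $|\lambda-\theta_y|\le\mu$ on $H_y^+$, and $x=x(y)\in S'$ with $d(x,y)<r(x)$ and $\operatorname{dist}(z-\theta\ell\tau(z_i)e_i,H_x)<r(x)$ for all $z\in H_y$, $\theta\in[0,1]$.
3. If $y\in S'$, one can take $x(y)=y$ and $\theta_y=1-\mu$.

**Step 1: coordinates in which the push is vertical.** We choose coordinates on $E$ in which moving along $[e_i]$ changes one coordinate only and the gap is the slab $0\le v\le\ell$. Let $Y^-=Y\cap\{z_i\le q\}$. It is compact, and nonempty since it contains $f(x)$ for $x\in S'$. Let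
$$t_A(w)=\max_{y\in Y^-}\min_{j\ne i}(w_j-y_j),$$
let $Q=\mathbb R^n/\mathbb R\mathbf 1$ (of dimension $n-1$) with the quotient norm, and for $a=[w]\in Q$ let $w_0(a)=w-t_A(w)\mathbf 1$. This is well defined and continuous in $a$, and $t_A(w_0(a))=0$.

**(G1)** *$(r,w_0(a))\in\Sigma$ for $q\le r\le q+\ell$.* Let $y\in Y^-$ realize $t_A(w_0(a))=0$. As $r-y_i\ge0$, the minimum over all coordinates for this $y$ is $0$, so $t\ge0$ at the point. For any $y\in Y^-$ the minimum is $\le t_A(w_0(a))=0$; for $y\in Y\setminus Y^-$ Lemma 8(4) gives $y_i\ge q+\ell$, so the minimum is $\le r-y_i\le0$. So $t=0$.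

The linear map $E\to Q$, $[z]\mapsto[w(z)]$, is well defined with kernel $\mathbb R[e_i]$. Put $u_0(a)=[(q,w_0(a))]$. Every $u\in E$ is uniquely $u_0(a)+v[e_i]$ with $a\in Q$, $v\in\mathbb R$, and $u\leftrightarrow(a,v)$ is a homeomorphism $E\cong Q\times\mathbb R$. On $Q\times\mathbb R$ we use the metric $\max(|a-a'|,|v-v'|)$.

**(G2)** *If $z\in\Sigma$ corresponds to $(a,v)$, then $\tau(z_i)=\hat\tau(v):=\min(1,\max(0,v/\ell))$, and $v>0\Leftrightarrow z_i>q$.* Let $z,z'\in\Sigma$ correspond to $(a,v),(a,v')$ with $v<v'$. Then $z'-z=(v'-v)e_i+c\mathbf 1$ for some $c$. If $c>0$, then $z'\gg z$; if $c<-(v'-v)$, then $z\gg z'$. Neither is possible in $\Sigma$, so $-(v'-v)\le c\le0$, and $z'_i-z_i=v'-v+c\ge0$: along a fiber, $z_i$ is nondecreasing in $v$. For $0\le v\le\ell$ the point of $\Sigma$ corresponding to $(a,v)$ is $(q+v,w_0(a))$ by (G1). Hence $z_i\le q$ for $v\le0$, $z_i=q+v$ for $0\le v\le\ell$, and $z_i\ge q+\ell$ for $v\ge\ell$.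

**Step 2: the set to be pushed.** We isolate the part of the $H_x$, $x\in S'$, that lies over the gap, and record in which sense it is closed.

**(G3)** *Let $x\in\partial V$, $z\in H_x^+$, $a=[w(z)]$. Then $w(z)=w_0(a)$, and $(r,w(z))\in H_x$ for $q\le r\le\max(z_i,q+\ell)$.* As $w(z)\ge w(f(x))$ and $f(x)\in Y^-$, we have $t_A(w(z))\ge0$. If $t_A(w(z))>0$, some $y\in Y^-$ has $w(z)\gg w(y)$, and $z_i>q\ge y_i$; so $z\gg y$, impossible in $\Sigma$. So $t_A(w(z))=0$, that is, $w(z)=w_0(a)$. Further $z\le k$ for some $k\in K_x$, and $k_i\ge z_i>q$ gives $k_i\ge q+\ell$ by Lemma 8(4). Since $f_i(x)\le q$, we get $f(x)\le(r,w(z))\le k$.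

For $x\in\partial V$ let
$$T_x=\{z\in H_x:\ z_i\ge q,\ (q+\ell,w(z))\in H_x\}.$$
This is compact. By (G3), $H_x^+\subseteq T_x$; by Lemma 8(3), $H_x^+\ne\emptyset$, so $T_x\neq\emptyset$. If $z\in T_x$ and $a=[w(z)]$, then (G3) applied to $(q+\ell,w(z))\in H_x^+$ gives $w(z)=w_0(a)$, so $z=(z_i,w_0(a))$ has coordinates $(a,z_i-q)$. Moreover, $(a,v)\in T_x$ implies $\{a\}\times[0,v]\subseteq T_x$: for $0\le v'\le v$ we have $f(x)\le(q+v',w_0(a))\le(q+v,w_0(a))\in H_x$, so $(q+v',w_0(a))\in H_x$, and $(q+\ell,w_0(a))\in H_x$ as before.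

Let $T=\bigcup_{x\in S'}T_x\ne\emptyset$, and let $C\subseteq Q$ be its projection. $T$ is bounded. It is closed in $Z$: if $T_{x_j}\ni z_j\to z\in H_x$ with $x_j\in S'$, then $x_j\to x$ by Corollary 6(1), so $x\in S'$; clearly $z_i\ge q$; and $(q+\ell,w(z_j))\in H_{x_j}$ converges to $(q+\ell,w(z))$, which lies in $H_x$ by Lemma 5(ii). $T$ need not be closed in $E$, but over $C$ it is:

**(G4)** *If $a\in C$ and $(a,v)\in\overline T$, then $(a,v)\in T$.* Choose $x\in S'$ with $(a,0)\in T_x$; so $(q,w_0(a))$ and $(q+\ell,w_0(a))$ are in $H_x$. Let $x_j\in S'$, $T_{x_j}\ni z_j\to z$, with $z\in\Sigma$ corresponding to $(a,v)$. With $a_j=[w(z_j)]\to a$ we have $w(z_j)=w_0(a_j)\to w_0(a)$, so $z=(z_i,w_0(a))$ with $z_i\ge q$. Hence $z\ge(q,w_0(a))\ge f(x)$, and Lemma 5(i) gives $z\in H_x$. As $(q+\ell,w(z))=(q+\ell,w_0(a))\in H_x$, we get $z\in T_x$.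

**Step 3: a cut-off that never increases along fibers.** Given an open $W\supseteq T$ in $E$, we want a function that is $1$ near $T$, $0$ outside $W$, and nonincreasing in $v$; the monotonicity will make $h$ injective. On $Q\times[0,\infty)$ put
$$\delta(u)=\operatorname{dist}(u,T),\qquad\hat\delta(a,v)=\max_{0\le v'\le v}\delta(a,v').$$
$\hat\delta$ is nondecreasing in $v$, and it is $0$ on $T$ since $\{a\}\times[0,v]\subseteq T$ for $(a,v)\in T$. It is 1-Lipschitz: if $\hat\delta(a,v)=\delta(a,v^*)$ with $v^*\le v$, then $(a',\min(v^*,v'))$ is within $\max(|a-a'|,|v-v'|)$ of $(a,v^*)$, so $\hat\delta(a,v)\le\hat\delta(a',v')+\max(|a-a'|,|v-v'|)$.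

For $a\in Q$ and $s\in[0,1]$ let $P(a,s)$ be the statement: *all $(a',v')$ with $|a'-a|<s$, $v'\ge0$, $\hat\delta(a',v')<2s$ lie in $W$*. $P(a,0)$ is vacuous. Let $G(a)=\sup\{s:P(a,s)\}$. $P$ is inherited by smaller $s$, and $P(a,s)$ implies $P(a'',s-|a-a''|)$ when $|a-a''|\le s$; so $G$ is 1-Lipschitz.

*$G>0$ on $C$.* Otherwise, for some $a\in C$, there are $(a_j,v_j)\notin W$ with $v_j\ge0$, $a_j\to a$, $\hat\delta(a_j,v_j)\to0$. Since $\delta\le\hat\delta$ and $T$ is bounded, $(v_j)$ is bounded. A cluster point $(a,v)$ has $\delta(a,v)=0$, so $(a,v)\in T\subseteq W$ by (G4). As $W$ is open, this contradicts $(a_j,v_j)\notin W$.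

Put $g=G/2$, $\chi(s)=\min(1,\max(0,2-s))$, and for $v\ge0$
$$\lambda_W(a,v)=\chi\bigl(\hat\delta(a,v)/g(a)\bigr)\ \text{ if }g(a)>0,\qquad\lambda_W(a,v)=0\ \text{ if }g(a)=0.$$
Then:

1. $\lambda_W$ is nonincreasing in $v$.
2. $\lambda_W(a,v)>0$ implies $(a,v)\in W$. Indeed $g(a)>0$ and $\hat\delta(a,v)<2g(a)$, and $P(a,g(a))$ holds because $g(a)<G(a)$.
3. $\lambda_W=1$ on $R_W=\{v\ge0,\ \hat\delta<g\}$, which is relatively open in $Q\times[0,\infty)$ and contains $T$.
4. $\lambda_W$ is continuous on $Q\times[0,\infty)$ off the closed set $B_W=\{v\ge0,\ g(a)=0,\ \hat\delta=0\}$. This is clear where $g>0$; near points with $g(a)=0<\hat\delta$ we have $\hat\delta>2g$, so $\lambda_W$ vanishes.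
5. $B_W\cap Z=\emptyset$. A point of $Z\cap B_W$ has $\delta=0$, so it lies in $\overline T\cap Z=T$; then $a\in C$ and $g(a)>0$, a contradiction.

**Step 4: layers.** One cut-off could vary from $0$ to $1$ across a single $H_y$. We average many cut-offs, with supports shrinking so fast that at most one of them varies on any given $H_y^+$. Let $M\ge1/\mu$ be an integer.

*First layer.* For $x\in S'$ there is an open $Q_x^1\supseteq H_x$ in $E$ such that $H_y\cap Q_x^1\ne\emptyset$ implies $d(x,y)<r(x)$ and $\operatorname{dist}(z-\theta\ell\tau(z_i)e_i,H_x)<r(x)$ for all $z\in H_y$, $\theta\in[0,1]$. Otherwise there are violating $y_j$ such that $H_{y_j}$ meets $N(H_x,1/j)$. By Corollary 6(3), $y_j\to x$, so for large $j$ it is the second condition that fails, for some $z_j\in H_{y_j}$ and $\theta_j$. By Lemma 5(ii), $(z_j,\theta_j)$ has a cluster point $(z,\theta)$ with $z\in H_x$, and $\operatorname{dist}(z-\theta\ell\tau(z_i)e_i,H_x)\ge r(x)>0$. As $x\notin V$, this contradicts Lemma 9. Let $W_1=E_0\cap\bigcup_{x\in S'}Q_x^1$,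 an open set containing $T$.

*Next layers.* Given an open $W_j\supseteq T$, put $\lambda_j=\lambda_{W_j}$, $R_j=R_{W_j}$, $B_j=B_{W_j}$. For $x\in S'$ there is an open $Q_x^{j+1}\supseteq H_x$ such that $y\in\overline V$ and $H_y\cap Q_x^{j+1}\neq\emptyset$ imply $H_y^+\subseteq R_j$. Otherwise, by Corollary 6(3) and Lemma 5(ii), there are $y_m\to x$ with $y_m\in\overline V$ and $z_m\in H_{y_m}^+\setminus R_j$ with, after passing to a subsequence, $z_m\to z\in H_x$. If $y_m\in V$ infinitely often, then $z_i\ge q+\ell$ by Lemma 8(1), so $z\in H_x^+\subseteq T_x$. If $y_m\in\partial V$ infinitely often, then $z_m\in H_{y_m}^+\subseteq T_{y_m}$ for these $m$, so $(q+\ell,w(z_m))\in H_{y_m}$, whence $(q+\ell,w(z))\in H_x$ by Lemma 5(ii); as $z_i\ge q$, again $z\in T_x$. Now $T_x\subseteq R_j$, $R_j$ is relatively open in $\{v\ge0\}$, and $z_m\in\{v>0\}$; so $z_m\in R_j$ for some large $m$, a contradiction. Let $W_{j+1}=W_j\cap\bigcup_{x\in S'}Q_x^{j+1}$, an open set containing $T$.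

**Step 5: the map $h$.** Put $\lambda=(1-\mu)\frac1M\sum_{j=1}^M\lambda_j$ for $v\ge0$, $\lambda=0$ for $v<0$, and
$$h(a,v)=\bigl(a,\ v-\ell\hat\tau(v)\lambda(a,v)\bigr).$$
Since $(a,v)$ is $u_0(a)+v[e_i]$ and $\hat\tau(v)=\tau(z_i)$ by (G2), formula (4) holds, even for all $z\in\Sigma$. Clearly $0\le\lambda\le1-\mu<1$.

*Injectivity.* $h$ preserves $a$. For $0\le v\le\ell$ the second coordinate of $h$ is $v(1-\lambda)$, where $1-\lambda\ge\mu$ is nondecreasing in $v$; for $v\ge\ell$ it is $v-\ell\lambda$. So it is strictly increasing on $[0,\infty)$ with values $\ge0$. For $v<0$ it is $v<0$.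

*Continuity* on the open set $\Omega=E\setminus\bigcup_{j\le M}B_j\supseteq Z$: clear at $v\ne0$; at $v=0$ use $0\le\ell\hat\tau(v)\lambda\le\max(v,0)$.

*Support.* If $h(u)\ne u$, then $\lambda_j(u)>0$ for some $j$, so $u\in W_j\subseteq W_1\subseteq E_0$.

**Step 6: the types.** We check the three numbered claims. If $y\in S'$, then $y$ is of type II, and $H_y^+\subseteq T_y\subseteq T$, so all $\lambda_j=1$ and $\lambda=1-\mu$ on $H_y^+$; with $x(y)=y$ the distances in claim 2 are $0$ by Lemma 9. If $y\notin\overline V$, then $y\notin S'$ and $H_y^+=\emptyset$ by Lemma 8(2), so $h=\mathrm{id}$ on $H_y$: type I.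

Let $y\in\overline V\setminus S'$. If $\lambda=0$ on $H_y^+$, then $h=\mathrm{id}$ on $H_y$, type I. Otherwise let $j^*$ be maximal with $\lambda_{j^*}\not\equiv0$ on $H_y^+$. Then $H_y$ meets $W_{j^*}$. For $j<j^*$ we have $W_{j^*}\subseteq W_{j+1}$, so $H_y$ meets some $Q_x^{j+1}$; hence $H_y^+\subseteq R_j$ and $\lambda_j=1$ on $H_y^+$. For $j>j^*$, $\lambda_j=0$ on $H_y^+$. So on $H_y^+$ the values of $\lambda$ lie in $\frac{1-\mu}M[j^*-1,j^*]$. With $\theta_y=(1-\mu)(j^*-1)/M\in[0,1)$ we get $|\lambda-\theta_y|\le\frac1M\le\mu$. Finally $H_y$ meets $W_1$, hence some $Q_x^1$ with $x\in S'$; take $x(y)=x$. $\square$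

## 8. Pushing across all the gaps that matter

**Proposition 11.** Let $\zeta:X\to(0,1]$ be continuous, and let $O_x\supseteq H_x$ be open in $E$ $(x\in X)$. There is an admissible $\varphi$ such that for every $y\in X$:

(S1) $\operatorname{diam}\varphi(H_y)<\zeta(y)$;

(S2) there is $b\in X$ with $d(b,y)<\zeta(y)$ and $H_y\cup\varphi(H_y)\subseteq O_b$.

By Section 6, to make the width of $H_y$ at most about $2^{-p}$ it suffices to squeeze out finitely many gaps, chosen so that the other gaps have total length below $2^{-p}$. Since $\zeta$ may tend to zero, different points need different precisions $p$; we let the pushes of level $p$ act only where $\zeta$ is about $2^{-p}$. A push across a gap also shifts what lies above that gap, but not what lies below. So within a level and a coordinate we push from the top gap down: the gaps still to be treated have not moved.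

**Step 1: the schedule.** Let $\psi=-\log_2\zeta\ge0$. For $p=1,2,\dots$ choose finite $\mathcal U_{p,i}\subseteq\mathcal C_i$, nonempty if $\mathcal C_i\ne\emptyset$, with $s_i-\sum_{U\in\mathcal U_{p,i}}c_U<2^{-p-5}$, and let $N_p=\sum_i|\mathcal U_{p,i}|\ge1$. Arrange all these sets with their gaps in a sequence $V_1,V_2,\dots$, first block $p=1$, then block $2$, and so on. The set $V_m$ has level $p(m)$, coordinate $i_m$, gap $(q_m,q_m+\ell_m)$ and function $\tau_m$. Within a block, the order is such that *decreasing* $m$ runs through coordinate $1$ from its top gap to its bottom gap, then coordinate $2$ from top to bottom, and so on. The map will be $\varphi=g_1\circ g_2\circ\cdots$, so larger $m$ is applied first. Put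
$$\eta_m=\frac{2^{-m-p(m)-5}}{1+\max_{p'\le p(m)}N_{p'}},\qquad\mu_m=\frac{\eta_m}3,\qquad S'_m=\partial V_m\cap\psi^{-1}\bigl[p(m)-\tfrac54,\,p(m)+\tfrac14\bigr].\tag{5}$$
$S'_m$ is closed in $X$.

**Step 2: local finiteness.** We confine the pushes of level $p$ to an open set $E_p$, in such a way that near each point of $Z$ only finitely many pushes act. For $z\in Z$ choose $\epsilon_z>0$ such that $z'\in Z$, $|z'-z|<2\epsilon_z$ (in $E$) imply $|\psi\rho(z')-\psi\rho(z)|<\frac14$; this is possible by Corollary 6(1). Let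
$$E_p=\bigcup\{B(z,\epsilon_z):z\in Z,\ \psi\rho(z)\in[p-\tfrac54,p+\tfrac14]\},$$
where $B(z,\epsilon)$ is the open ball in $E$. It is open and contains $H_x$ for all $x\in S'_m$ with $p(m)=p$. If $z_0\in Z$ and $B(z_0,\epsilon_{z_0})$ meets $E_p$, it meets some $B(z,\epsilon_z)$ as above; then $|z-z_0|<2\max(\epsilon_z,\epsilon_{z_0})$, and so $\psi\rho(z_0)\in(p-\frac32,p+\frac12)$.

**Step 3: the construction.** We define injective maps $\Gamma_m=g_1\circ\dots\circ g_m$, choosing each $g_m$ so fine that $\Gamma_{m-1}$ does not spoil it. Along the way, $b_m(y)$ records a point with $H_y\cup\Gamma_m(H_y)\subseteq O_{b_m(y)}$. Start with $\Gamma_0=\mathrm{id}$, $\Omega_0=E$, $b_0(y)=y$. Suppose given an injective $\Gamma_{m-1}:E\to E$, continuous on an open $\Omega_{m-1}\supseteq Z$, and $b_{m-1}:X\to X$ with $H_y\cup\Gamma_{m-1}(H_y)\subseteq O_{b_{m-1}(y)}$ for all $y$. By compactness of $H_x$, we can choose $r_m:S'_m\to(0,\eta_m/3)$ such that for $x\in S'_m$: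

(r1) $d(x,y)<r_m(x)$ implies $|\psi(x)-\psi(y)|<2^{-m-5}$;

(r2) if $c\in H_x$, $u\in E$ and $|u-c|<r_m(x)$, then $u\in\Omega_{m-1}$, both $u$ and $\Gamma_{m-1}(u)$ lie in $O_{b_{m-1}(x)}$, and $|\Gamma_{m-1}(u)-\Gamma_{m-1}(c)|<\eta_m/3$.

If $S'_m\ne\emptyset$, let $g_m$ be the map $h$ of Lemma 10 for $V_m,S'_m,\mu_m,r_m,E_{p(m)}$, with its open set $\Omega(g_m)$, its types, $\lambda=\lambda_m$, $\theta_{m,y}$ and $x_m(y)$. If $S'_m=\emptyset$, let $g_m=\mathrm{id}$, $\Omega(g_m)=E$, and all $y$ be of type I. Put
$$\Gamma_m=\Gamma_{m-1}\circ g_m,\qquad\Omega_m=\{u\in\Omega(g_m):g_m(u)\in\Omega_{m-1}\}.$$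
$\Omega_m$ is open, and $\Gamma_m$ is injective and continuous on $\Omega_m$. Put $c_m(y)=y$ if $y$ is of type I at step $m$, $c_m(y)=x_m(y)$ if it is of type II, and $b_m(y)=b_{m-1}(c_m(y))$.

We check that $\Omega_m\supseteq Z$ and $H_y\cup\Gamma_m(H_y)\subseteq O_{b_m(y)}$. For type I, $g_m=\mathrm{id}$ on $H_y$ and everything is inherited. For type II let $x=x_m(y)$. The distance clause of Lemma 10(2) with $\theta=0$, and with $\theta=\lambda_m(z)$, shows that $H_y$ and $g_m(H_y)$ lie in the $r_m(x)$-neighborhood of $H_x$ in $E$. By (r2), $g_m(H_y)\subseteq\Omega_{m-1}$, and $H_y$ and $\Gamma_{m-1}(g_m(H_y))$ lie in $O_{b_{m-1}(x)}=O_{b_m(y)}$.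

**Step 4: coordinatewise models.** On each $H_y$ we compare $\Gamma_m$ with a map of $\mathbb R^{n+1}$ that acts on each coordinate separately. Let $A_{m,y}:\mathbb R^{n+1}\to\mathbb R^{n+1}$ be the identity if $y$ is of type I at step $m$; for type II let it replace the $i_m$-th coordinate $t$ by $t-\ell_m\theta_{m,y}\tau_m(t)$. Let $\alpha_{0,y}=\mathrm{id}$ and $\alpha_{m,y}=\alpha_{m-1,c_m(y)}\circ A_{m,y}$. As $\theta_{m,y}\in[0,1)$, all these maps act coordinatewise by nondecreasing 1-Lipschitz functions. Let
$$e_m(y)=\sup_{z\in H_y}\bigl|\Gamma_m([z])-[\alpha_{m,y}(z)]\bigr|,$$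
so $e_0=0$. Then $e_m(y)=e_{m-1}(y)$ for type I, and
$$e_m(y)\le e_{m-1}(x_m(y))+\eta_m\quad\text{for type II}.\tag{6}$$
To see (6), let $x=x_m(y)$, $z\in H_y$, $z''=z-\ell_m\tau_m(z_{i_m})\lambda_m(z)e_{i_m}$ and $z'=A_{m,y}(z)$. Then $g_m([z])=[z'']$ by (4), and $|z''-z'|=\ell_m\tau_m(z_{i_m})|\lambda_m(z)-\theta_{m,y}|\le\ell_m\mu_m\le\mu_m$; here Lemma 10(2) is needed only where $z_{i_m}>q_m$, since $\tau_m=0$ otherwise. Choose $z^*\in H_x$ with $|z''-z^*|<r_m(x)$. By (r2), $|\Gamma_{m-1}([z''])-\Gamma_{m-1}([z^*])|<\eta_m/3$. Next, $|\Gamma_{m-1}([z^*])-[\alpha_{m-1,x}(z^*)]|\le e_{m-1}(x)$. Finally $|\alpha_{m-1,x}(z^*)-\alpha_{m-1,x}(z')|\le|z^*-z'|\le r_m(x)+\mu_m\le2\eta_m/3$, and $\alpha_{m-1,x}(z')=\alpha_{m,y}(z)$. Add the three estimates.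

**Step 5: orbits.** We unwind the recursion, which replaces $y$ by $c_m(y)$ at each step. Fix $y$ and $M$; let $y^{(M)}=y$ and $y^{(j-1)}=c_j(y^{(j)})$ for $1\le j\le M$. Then $b_M(y)=y^{(0)}$. Call $j$ *active* if $y^{(j)}$ is of type II at step $j$. By (r1), $|\psi(y^{(j-1)})-\psi(y^{(j)})|<2^{-j-5}$ at active $j$, and $y^{(j-1)}=y^{(j)}$ otherwise; so $|\psi(y^{(j)})-\psi(y)|<2^{-5}$ for all $j$. If $j$ is active, then $y^{(j-1)}\in S'_j$, so $\psi(y)\in(p(j)-\frac43,p(j)+\frac13)$, because $\frac14+\frac1{32}<\frac13$ and $\frac54+\frac1{32}<\frac43$. Hence, by (6),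
$$e_M(y)\le\sum_{j\text{ active}}\eta_j\le\sum_{p(j)>\psi(y)-1/3}2^{-j-p(j)-5}\le2^{-5}\,2^{-\psi(y)+1/3}\le\frac{\zeta(y)}{16},\qquad d(b_M(y),y)\le\sum_{j\text{ active}}\frac{\eta_j}3<\zeta(y).\tag{7}$$

**Step 6: tracked points stay near the tracked sets.** This will tell us, at each step, on which side of the current gap we are. For $z\in H_y$ let $z^{(M)}=z$ and $z^{(j-1)}=A_{j,y^{(j)}}(z^{(j)})$, so $z^{(0)}=\alpha_{M,y}(z)$. Then
$$\operatorname{dist}\bigl(z^{(j)},H_{y^{(j)}}\bigr)\le\sum_{j'>j,\ j'\text{ active}}\eta_{j'}.\tag{8}$$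
The proof is by downward induction on $j$, starting with $0$ at $j=M$. At inactive steps nothing changes. If $j$ is active, let $z^*\in H_{y^{(j)}}$ be nearest to $z^{(j)}$. Then $|z^{(j-1)}-A_{j,y^{(j)}}(z^*)|\le|z^{(j)}-z^*|$, and $A_{j,y^{(j)}}(z^*)$ is within $r_j(y^{(j-1)})<\eta_j$ of $H_{y^{(j-1)}}$ by the distance clause of Lemma 10(2) with $\theta=\theta_{j,y^{(j)}}$.

**Step 7: the width after one block.** We show that the block of level about $\psi(y)$ makes all coordinate ranges small. Let $p\ge1$ be an integer with $p-1\le\psi(y)\le p$, and let $M$ exceed all indices of block $p$. Before, during and right after the steps of block $p$, the sum in (8) involves only levels $\ge p$, so it is at most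
$$\bar e:=\frac{2^{-p-5}}{1+N_p}.$$
Fix a coordinate $i$, and let $I^{(j)}$ be the interval hull of $\{z_i^{(j)}:z\in H_y\}$. Consider a step $j$ of block $p$ with $i_j=i$ and gap $(q,q+\ell)$, and put $I=I^{(j)}$, $I'=I^{(j-1)}$. Let $A:\mathbb R\to\mathbb R$ be the $i$-th component of $A_{j,y^{(j)}}$. It is continuous, nondecreasing, 1-Lipschitz, the identity on $(-\infty,q]$, and maps $[q,\infty)$ to itself. So $I'=A(I)$, and $I'\cap(q,\infty)\subseteq A(I\cap[q,\infty))$. With $|\cdot|$ denoting length, $|I'\cap[q,\infty)|\le|A(I\cap[q,\infty))|$. We claim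
$$|I'\cap[q,\infty)|\le|I\cap[q+\ell,\infty)|+\bar e.\tag{9}$$

*If $y^{(j)}\notin\overline{V_j}$:* the point is of type I by Lemma 10(1), and $H_{y^{(j)}}\subseteq\{z_i\le q\}$ by Lemma 8(2); so $I'=I\subseteq(-\infty,q+\bar e]$ by (8).

*If $y^{(j)}\in V_j$:* by Lemma 8(1) and (8), $I\subseteq[q+\ell-\bar e,\infty)$, so $|I'\cap[q,\infty)|\le|I\cap[q,\infty)|\le\bar e+|I\cap[q+\ell,\infty)|$.

*If $y^{(j)}\in\partial V_j$:* since $\psi(y^{(j)})\in[p-1-\frac1{32},p+\frac1{32}]$ and $p(j)=p$, we have $y^{(j)}\in S'_j$. So by Lemma 10(3) the push factor is $\theta=1-\mu_j$, and $A$ maps $[q,q+\ell]$ onto an interval of length $\mu_j\ell\le\bar e$. On $[q+\ell,\infty)$ it is 1-Lipschitz. (For points of $S'_j$ we always use the choices of Lemma 10(3).)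

This proves (9). Now let the gaps of $\mathcal U_{p,i}$, from the top, be $(q_{(t)},q_{(t)}+\ell_{(t)})$, $t=1,\dots,m$, and put $q_{(0)}=s_i$. The corresponding steps are performed in this order, and no other step of block $p$ changes the $i$-th coordinate. Let $L_t=|I\cap[q_{(t)},\infty)|$ for the interval $I$ after the $t$-th of these steps ($t=0$: before all of them). Since $H_{y^{(j)}}\subseteq\prod[0,s_{i'}]$, (8) gives $I\subseteq[-\bar e,s_i+\bar e]$ before these steps, so $L_0\le\bar e$. By (9), and because $q_{(t-1)}\ge q_{(t)}+\ell_{(t)}$,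
$$L_t\le(q_{(t-1)}-q_{(t)}-\ell_{(t)})+L_{t-1}+\bar e .$$
After these steps still $I\subseteq[-\bar e,\infty)$ by (8). Hence
$$|I|\le L_m+q_{(m)}+\bar e\le\Bigl(s_i-\sum_t\ell_{(t)}\Bigr)+(m+2)\bar e\le3\cdot2^{-p-5},$$
since $s_i-\sum_t\ell_{(t)}<2^{-p-5}$ and $m+2\le N_p+2\le2(1+N_p)$. (If $\mathcal C_i=\emptyset$, then $m=0$, and $|I|\le2\bar e\le 3\cdot2^{-p-5}$ directly.) All other steps, before or after, do not increase $|I|$. This holds for every coordinate, so $\operatorname{diam}[\alpha_{M,y}(H_y)]\le3\cdot2^{-p-5}\le\frac3{32}\zeta(y)$, as $2^{-p}\le\zeta(y)$. With (7),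
$$\operatorname{diam}\Gamma_M(H_y)\le\tfrac3{32}\zeta(y)+2\cdot\tfrac1{16}\zeta(y)<\zeta(y).\tag{10}$$

**Step 8: the limit.** Let $z_0\in Z$. By Step 2, and since $g_m=\mathrm{id}$ off $E_{p(m)}$, we have $g_m=\mathrm{id}$ on $B(z_0,\epsilon_{z_0})$ whenever $p(m)\ge\psi\rho(z_0)+\frac32$. So there is $M(z_0)$, depending only on $\psi\rho(z_0)$, such that $\Gamma_m=\Gamma_{M(z_0)}$ on this ball for $m\ge M(z_0)$. Let $\varphi=\lim\Gamma_m$ on the open set
$$\Omega_\varphi=\bigcup_{z_0\in Z}\bigl(B(z_0,\epsilon_{z_0})\cap\Omega_{M(z_0)}\bigr)\supseteq Z .$$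
It is continuous, since on each set of this union it equals $\Gamma_{M(z_0)}$. It is injective, since for $u,u'\in\Omega_\varphi$ we have $\varphi(u)=\Gamma_m(u)$ and $\varphi(u')=\Gamma_m(u')$ for large $m$. So $\varphi$ is admissible.

Let $y\in X$. If $p(m)\ge\psi(y)+\frac32$, then $g_m=\mathrm{id}$ on $H_y$, and $y\notin S'_m$ since $\psi(y)<p(m)-\frac54$; so $y$ is of type I at step $m$. Hence $\varphi=\Gamma_m$ on $H_y$ and $b_m(y)$ is constant for all large $m$. Now (10) gives (S1), and (7) together with $H_y\cup\Gamma_m(H_y)\subseteq O_{b_m(y)}$ gives (S2) with $b=b_m(y)$, $m$ large. $\square$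

## 9. The embedding as a limit of shrinking maps

We apply Proposition 11 infinitely often. Each application must respect what was achieved before: the images of $H_x$ and $H_y$ that are already apart must stay apart, and the limit must exist. All tolerances have to be continuous positive functions on $X$, and the next lemma produces them.

**Lemma 12.** If $s:X\to(0,1]$ is locally bounded below by positive constants, then $\zeta(x)=\frac14\inf_b(s(b)+d(b,x))$ is continuous, positive and $\le s/4$; and $d(b,x)<\zeta(x)$ implies $\zeta(x)\le s(b)/3$.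

*Proof.* $\zeta$ is $\frac14$-Lipschitz. If $s\ge c>0$ on the $\varrho$-ball around $x$, then $\zeta(x)\ge\frac14\min(c,\varrho)$. Taking $b=x$ gives $\zeta\le s/4$. If $d(b,x)<\zeta(x)$, then $\zeta(x)\le\frac14(s(b)+\zeta(x))$. $\square$

We construct admissible $\Phi_N:\Omega_N\to E$ and continuous $D_N:X\to(0,1]$ for $N\ge0$, starting with $\Phi_0=\mathrm{id}$, $\Omega_0=E$. (The sets $\Omega_N$ and points $b_N(x)$ here are unrelated to those in Section 8.)

**Step 1: the separation $D_N$ achieved by $\Phi_N$.** Let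
$$s_N(x)=\min\bigl(1,\ \inf\{|\Phi_N(u)-\Phi_N(u')|:u\in H_x,\ u'\in H_y,\ d(x,y)\ge2^{-N}\}\bigr).$$
It is positive and locally bounded below. Otherwise there are $x_j\to x$, $u_j\in H_{x_j}$, $u'_j\in H_{y_j}$ with $d(x_j,y_j)\ge2^{-N}$ and $|\Phi_N(u_j)-\Phi_N(u'_j)|\to0$. By Lemma 5(ii) we may assume $u_j\to u\in H_x$. Then $\Phi_N(u'_j)\to\Phi_N(u)$, and since $\Phi_N$ is a homeomorphism onto an open set, $u'_j\to u$. By Lemma 5(i), $y_j\to x$, a contradiction. By Lemma 12 choose a continuous $D_N$ with $0<D_N\le s_N$.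

**Step 2: $\Phi_N$ from $\Phi_{N-1}$, $N\ge1$.** We choose the data for Proposition 11. Put $\omega_N=2^{-N-4}\min(D_0,\dots,D_{N-1})$, a continuous positive function; so $\omega_N\le\frac12\omega_{N-1}$ for $N\ge2$.

*Radii.* Let $R(b)$ be the supremum of the $\varrho\in(0,1]$ such that $N(H_b,\varrho)\subseteq\Omega_{N-1}$ and $|\Phi_{N-1}(u)-\Phi_{N-1}(u')|<\omega_N(b)/4$ for all $u,u'\in N(H_b,\varrho)$ with $|u-u'|<\varrho$. This property is inherited by smaller $\varrho$. By compactness of $H_b$ and continuity of $\Phi_{N-1}$, $R>0$. Moreover $R$ is locally bounded below: given $x$, choose $\varrho\in(0,1]$ with $N(H_x,\varrho)\subseteq\Omega_{N-1}$ and $|\Phi_{N-1}(u)-\Phi_{N-1}(u')|<\omega_N(x)/8$ for $u,u'\in N(H_x,\varrho)$, $|u-u'|<\varrho$. For $b$ near $x$ we have $H_b\subseteq N(H_x,\varrho/2)$ by Corollary 6(2), and $\omega_N(b)>\omega_N(x)/2$; so $\varrho/2$ has the required property for $b$. Let $O_b=N(H_b,R(b)/2)$.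

*Comparability.* Let $s'(x)$ be the supremum of the $\sigma\in(0,1]$ such that $d(b,x)<\sigma$ implies $\frac12D_j(x)\le D_j(b)\le2D_j(x)$ for all $j<N$. It is locally bounded below by positive constants: given $x_0$, there is $\sigma\in(0,1]$ such that $2^{-1/2}D_j(x_0)\le D_j(b)\le2^{1/2}D_j(x_0)$ for all $j<N$ and all $b$ with $d(b,x_0)<2\sigma$; then $s'(x)\ge\sigma$ whenever $d(x,x_0)<\sigma$.

Apply Lemma 12 to $s=\min(2^{-N},R,s')$ to get $\zeta$, and Proposition 11 to $\zeta$ and $(O_b)$ to get an admissible $\varphi_N$ with domain $\Omega_{\varphi_N}$. For each $x$ let $b=b_N(x)$ be as in (S2). Put $\Phi_N=\Phi_{N-1}\circ\varphi_N$ on $\Omega_N=\{u\in\Omega_{\varphi_N}:\varphi_N(u)\in\Omega_{N-1}\}$. This open set contains $Z$, because $\varphi_N(H_x)\subseteq O_b\subseteq\Omega_{N-1}$. So $\Phi_N$ is admissible. The following holds for $b=b_N(x)$.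

(a) $d(b,x)<\zeta(x)\le2^{-N-2}$, and $\frac12D_j(x)\le D_j(b)\le2D_j(x)$ for $j<N$, because $\zeta(x)<s'(x)$. So $\omega_N(b)\le2\omega_N(x)$ and, for $N\ge2$, $\omega_{N-1}(b)\le2\omega_{N-1}(x)$.

(b) $H_x\cup\varphi_N(H_x)\subseteq O_b$, and $\Phi_{N-1}(O_b)\subseteq N(\Phi_{N-1}(H_b),\omega_N(b))$, since each $u\in O_b$ is within less than $R(b)/2$ of a point of $H_b$ and $\varrho=R(b)/2$ has the defining property of $R(b)$.

(c) $\operatorname{diam}\Phi_N(H_x)<\omega_N(x)$. Indeed $\varphi_N(H_x)\subseteq O_b$ has diameter $<\zeta(x)\le s(b)/3\le R(b)/3$ by Lemma 12, so its $\Phi_{N-1}$-image has diameter $\le\omega_N(b)/4\le\omega_N(x)/2$.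

**Step 3: convergence.** We show that the $\Phi_N$ converge uniformly on $Z$, with a rate adapted to $x$. Let $N\ge2$, $u\in H_x$, $b=b_N(x)$. By (b), $\Phi_{N-1}(u)$ and $\Phi_N(u)=\Phi_{N-1}(\varphi_N(u))$ are both in $\Phi_{N-1}(O_b)$, so within $\omega_N(b)$ of $\Phi_{N-1}(H_b)$. By (c) for $N-1$, applied to $H_b$, that set has diameter $<\omega_{N-1}(b)$. So
$$|\Phi_N(u)-\Phi_{N-1}(u)|\le\omega_{N-1}(b)+2\omega_N(b)\le2\omega_{N-1}(b)\le4\omega_{N-1}(x)\le2^{-N-1}.\tag{11}$$
Thus $\Phi_N\to\Phi$ uniformly on $Z$; $\Phi$ is continuous on $Z$ and, by (c), constant on each $H_x$. Let $G(x)\in E\cong\mathbb R^n$ be its value on $H_x$. The map $G$ is continuous: if $x_j\to x$ and $u_j\in H_{x_j}$, then by Lemma 5(ii) each subsequence has a further one with $u_j\to u\in H_x$, along which $G(x_j)=\Phi(u_j)\to\Phi(u)=G(x)$.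

**Step 4: $G$ is an embedding.** We bound $|G(x)-G(y)|$ below by a quantity depending only on $x$ and on a lower bound for $d(x,y)$. Let $N\ge1$ and $d(x,y)\ge2^{1-N}$. Put $b_x=b_{N+1}(x)$ and $b_y=b_{N+1}(y)$. By (a) for stage $N+1$, $d(b_x,b_y)\ge2^{1-N}-2\cdot2^{-N-3}\ge2^{-N}$. Let $\Delta=\max(D_N(b_x),D_N(b_y))$. By the definition of $s_N\ge D_N$,
$$\operatorname{dist}\bigl(\Phi_N(H_{b_x}),\Phi_N(H_{b_y})\bigr)\ge\Delta .$$
By (b) for stage $N+1$, the sets $\Phi_{N+1}(H_x)$ and $\Phi_{N+1}(H_y)$ lie within $\omega_{N+1}(b_x)$ and $\omega_{N+1}(b_y)$, respectively, of these two sets, and both numbers are $\le2^{-N-5}\Delta\le\Delta/32$. So $\operatorname{dist}(\Phi_{N+1}(H_x),\Phi_{N+1}(H_y))\ge\frac{15}{16}\Delta$.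

For $M\ge N+2$ we have $\omega_{M-1}(x)\le2^{-M-3}D_N(x)$. So by (11) the total later displacement on $H_x$ is at most
$$\sum_{M\ge N+2}2^{-M-1}D_N(x)=2^{-N-2}D_N(x)\le\tfrac18D_N(x)\le\tfrac14D_N(b_x)\le\tfrac14\Delta,$$
where the third step uses (a) for stage $N+1$ with $j=N$. Likewise it is at most $\frac14\Delta$ on $H_y$. Hence $|G(x)-G(y)|\ge(\frac{15}{16}-\frac12)\Delta$, and
$$|G(x)-G(y)|\ge\tfrac14\Delta\ge\tfrac14D_N(b_x)\ge\tfrac18D_N(x)>0\qquad\text{whenever }d(x,y)\ge2^{1-N}.$$
The bound depends only on $x$ and $N$. So $G$ is injective, and $G(y_j)\to G(x)$ implies $y_j\to x$. Thus $G$ is a homeomorphism of $X$ onto a subset of $E\cong\mathbb R^n$. This proves the "if" part of Theorem 1, and with it the conjecture for all $n\ge2$. $\blacksquare$
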